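# A free group determines the cardinal of its bases, in ZF

## Reduced words, exponent sums and cardinals without choice

We work in ZF, Zermelo–Fraenkel set theory without the axiom of choice, except where ZFC is announced. Everything the problem mentions has a choice-free definition.

**Definition (free group).** Let $S$ be a set. A *word* over $S$ is a finite sequence of symbols $s^{\pm1}$ with $s\in S$. It is *reduced* if no symbol stands next to its inverse. $F_S$ is the set of reduced words, multiplied by concatenation followed by cancellation. Every word has exactly one reduced form, so naming "the reduced word of $g$" uses no choice.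

Example: in $F_{\{a,b\}}$ the product of $ab$ and $b^{-1}a$ is $aa$. Any map from $S$ to a group $H$ extends to exactly one homomorphism $F_S\to H$.

**Definition (exponent sum).** For $s\in S$ let $\varepsilon_s:F_S\to\mathbb Z$ be the homomorphism that sends $s$ to $1$ and every other element of $S$ to $0$.

Example: $\varepsilon_a(aba^{-1}b)=0$ and $\varepsilon_b(aba^{-1}b)=2$. The letter $a$ occurs in this word although its exponent sum is $0$. Together the $\varepsilon_s$ identify the abelianization of $F_S$ with $\mathbb Z^{(S)}$, the group of finitely supported functions $S\to\mathbb Z$.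

**Definition (basis).** A subset $S$ of a group $F$ is a *basis* of $F$ if the homomorphism $F_S\to F$ extending the inclusion is an isomorphism.

Example: $\{a,b\}$ and $\{ab,b\}$ are both bases of $F_{\{a,b\}}$. The endomorphism $a\mapsto ab$, $b\mapsto b$ has the inverse $a\mapsto ab^{-1}$, $b\mapsto b$.

**Definition (comparing sets).** $|S|=|R|$ means that there is a bijection $S\to R$, and $|S|\le|R|$ means that there is an injection $S\to R$. A set is *well-orderable* if some relation well-orders it.

Example: the even numbers and $\omega$ have the same cardinal, and both are well-orderable. The Cantor–Bernstein theorem, that $|S|\le|R|\le|S|$ implies $|S|=|R|$, is a theorem of ZF. The statement that any two sets are comparable is not available to us.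

## Does $F_S\cong F_R$ force $|S|=|R|$?

The *Cardinal Theorem for Groups* (Howard's CNG) is the statement "the cardinal number of a free generating set of a free group is determined by the group", that is,
$$\text{for all sets } S,R:\qquad F_S\cong F_R\implies |S|=|R|.$$
It is known that this holds in ZF when $S$ and $R$ are both well-orderable, and that it follows from the Boolean Prime Ideal Theorem, so it holds in ZFC. Is it provable in ZF alone, or is it consistent with ZF that some $S,R$ have $F_S\cong F_R$ and $|S|\neq|R|$? The answer is that it is provable.

**Theorem A (ZF).** For all sets $S,R$: $F_S\cong F_R\Rightarrow|S|=|R|$.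

Hence, if ZF is consistent, it is not consistent with ZF that $|S|\ne|R|$ while $F_S\cong F_R$.

## Finite and well-orderable bases

*One basis is finite.* The quotient of $F_S$ by the subgroup generated by all squares depends only on the group. It is $(\mathbb Z/2)^{(S)}$, whose elements correspond to the finite subsets of $S$. If $S$ is finite it has $2^{|S|}$ elements; if $S$ is infinite it is infinite, since it contains all singletons. So if $F_S\cong F_R$ and one of $S,R$ is finite, then so is the other, and $2^{|S|}=2^{|R|}$ gives $|S|=|R|$.

*Both bases are infinite and well-orderable.* ZF proves that for an infinite well-orderable $S$ the set of finite sequences from $S\times\{1,-1\}$ has the cardinal of $S$. Since $S\subseteq F_S$, and $F_S$ is a subset of that set of sequences, $|F_S|=|S|$ by Cantor–Bernstein. So $F_S\cong F_R$ gives $|S|=|F_S|=|F_R|=|R|$.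

For general infinite sets neither count decides anything: we cannot compare $F_S$ with $S$. We must build a map $S\to R$ out of the isomorphism itself.

## Hall's condition and the compactness it needs

Let $i:F_S\to F_R$ be an isomorphism and $p$ its inverse. Put $m(s,r)=\varepsilon_r(i(s))$ and $n(r,s)=\varepsilon_s(p(r))$. The homomorphism $\varepsilon_{s'}\circ p$ sends $r$ to $n(r,s')$, so
$$\delta_{s,s'}=\varepsilon_{s'}(p(i(s)))=\sum_{r\in R}m(s,r)\,n(r,s').\tag{1}$$
Each row $m(s,\cdot)$ has finite support $U_s\subseteq R$. The natural plan is to send each $s$ injectively to a member of $U_s$.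

Hall's condition holds. Let $S_0\subseteq S$ be finite. If $\sum_{s\in S_0}c_s\,m(s,\cdot)=0$, then multiplying by $n$ and using (1) gives $c_{s'}=0$ for every $s'\in S_0$. So the $|S_0|$ rows are linearly independent vectors supported on $U=\bigcup_{s\in S_0}U_s$, and $|S_0|\le|U|$. By the finite marriage theorem there is an injection $f:S_0\to R$ with $f(s)\in U_s$.

To pass to all of $S$, consider the product $\prod_{s\in S}U_s$ of finite discrete spaces. For finite $S_0$ let $K_{S_0}$ be the closed set of $f$ in the product that are injective on $S_0$. It is nonempty: take a finite matching on $S_0$ and, elsewhere, the first letter of $i(s)$ that lies in $U_s$. Also $K_{S_0\cup S_1}\subseteq K_{S_0}\cap K_{S_1}$. If the product is compact, some $f$ lies in every $K_{S_0}$, and $f:S\to R$ is an injection.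

The argument stops exactly at the words "if the product is compact". Compactness of products of finite spaces follows from the Boolean Prime Ideal Theorem, but we have only ZF, and $S$ carries no well-order along which to build $f$. Nor is Hall's condition itself enough. Proposition D at the end gives, if ZF is consistent, a model of ZF with a homomorphism $i$ and a row-finite $n$ satisfying (1), and yet no injection $S\to R$ at all. What is missing there is an *order* on the supports of the rows of $n$.

In our problem that order is present: the letters of a reduced word come in a sequence. Starting from one point $x$ of $S\cup R$, we can name every point reachable from $x$ by a finite sequence of natural numbers ("take the third letter of its word, then the first letter of that letter's word, …"). Everything that can be reached from $x$ is thereby described by one real. Here is the plan.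

1. Code each point by a real, and show that it is enough to solve a matching problem on the reals.
2. Solve that problem in ZFC by a *Borel* matching.
3. A Borel matching is itself coded by one real. Find that real in Gödel's $L$, where choice holds, and carry it back to the universe by absoluteness.

## Data with ordered supports, and the reduction of Theorem A

**Definition (datum).** A *datum* is $(S,R,\ell,m,n)$ where $S,R$ are disjoint sets, $\Omega=S\cup R$, and

* $\ell$ assigns to each $x\in\Omega$ a finite sequence $\ell(x)$, with entries in $R$ if $x\in S$ and in $S$ if $x\in R$;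
* $m:S\times R\to\mathbb Q$ and $n:R\times S\to\mathbb Q$; if $m(s,r)\ne0$ then $r$ occurs in $\ell(s)$, and if $n(r,s)\neq0$ then $s$ occurs in $\ell(r)$, so rows have finite support;
* $\sum_r m(s,r)n(r,s')=\delta_{s,s'}$ for all $s,s'\in S$, which is (1).

Write $x\to y$ if $y$ occurs in $\ell(x)$. Let "$x$ reaches $y$" be the reflexive transitive closure of $\to$, let $x\equiv y$ mean that $x$ and $y$ reach each other, and let $[x]$ be the $\equiv$-class of $x$.

**Example 1.** Let $S=\{s,s'\}$, $R=\{r,r'\}$, $i(s)=rr'$, $i(s')=r'$, $p(r)=s s'^{-1}$, $p(r')=s'$. Then $p(i(s))=ss'^{-1}s'=s$ and $p(i(s'))=s'$. Reading off letters, $\ell(s)=(r,r')$, $\ell(s')=(r')$, $\ell(r)=(s,s')$, $\ell(r')=(s')$. The nonzero entries are $m(s,r)=m(s,r')=m(s',r')=1$ and $n(r,s)=1$, $n(r,s')=-1$, $n(r',s')=1$. Here $s$ reaches $s'$ but not conversely, and the classes are $\{s,r\}$ and $\{s',r'\}$.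

**Example 2.** Let $S=\{s,s'\}$, $R=\{r,r'\}$, $\ell(s)=(r,r')$, $\ell(s')=(r',r)$, $\ell(r)=(s,s')$, $\ell(r')=(s',s)$. Put $m(s,r)=m(s',r')=2$, $m(s,r')=m(s',r)=1$, $n(r,s)=n(r',s')=\frac23$, $n(r,s')=n(r',s)=-\frac13$. For (1): the $(s,s)$ entry is $2\cdot\frac23-1\cdot\frac13=1$ and the $(s,s')$ entry is $2\cdot(-\frac13)+1\cdot\frac23=0$. The other two entries follow by the symmetry that swaps $s,s'$ and $r,r'$. There is one class.

**Theorem 1 (ZF).** For every datum there is an injection $f:S\to R$ with $f(s)\equiv s$ for all $s$.

**Theorem 1 implies Theorem A.** Let $i:F_S\to F_R$ and $p:F_R\to F_S$ be homomorphisms with $p\circ i=\mathrm{id}$. Replacing $S$ and $R$ by tagged copies, we may take $S\cap R=\emptyset$. Let $\ell(s)$ be the sequence of letters, signs dropped, of the reduced word of $i(s)$, and let $m(s,r)=\varepsilon_r(i(s))$. Define $\ell(r)$ and $n(r,s)$ in the same way from $p(r)$. Reduced words are unique, so no choice is used. Letters with nonzero exponent sum occur, and (1) was derived above from $p\circ i=\mathrm{id}$ alone. So this is a datum, and Theorem 1 gives $|S|\le|R|$. If $F_S\cong F_R$, apply this to an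 isomorphism and its inverse, in both directions: $|S|\le|R|\le|S|$. Cantor–Bernstein gives $|S|=|R|$. $\square$

The rest of the proof is for Theorem 1.

## Cutting a datum down to its classes

**Purpose.** In Example 1, $s$ reaches points that do not reach it back. We remove such one-way edges, so that what is visible from $x$ is exactly $[x]$.

First, every class that contains some $s\in S$ meets $R$: since $\sum_r m(s,r)n(r,s)=1$, some $r$ has $m(s,r)\ne0\ne n(r,s)$, so $s\to r\to s$ and $r\equiv s$.

Now replace $\ell(x)$ by its subsequence of entries lying in $[x]$, and replace $m,n$ by $0$ on pairs that are not $\equiv$-equivalent. Nonzero entries still sit on letters that occur.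

* *Identity (1) survives.* Let $s\equiv s'$ and suppose that before the change $m(s,r)n(r,s')\ne0$. Then $s\to r\to s'$ and $s'$ reaches $s$, so $r\equiv s\equiv s'$ and this term was not removed. The sum is unchanged. If $s\not\equiv s'$, then $r$ cannot be equivalent to both, so all new terms vanish and the sum is $0=\delta_{s,s'}$.
* *The set now reached from $x$ is exactly $[x]$.* New edges stay inside classes, so nothing outside $[x]$ is reached. Conversely let $y\in[x]$ and take an old path from $x$ to $y$. Every vertex $w$ on it is reached from $x$ and reaches $y$, which reaches $x$. So $w\in[x]$, all vertices of the path lie in one class, and all its edges are kept.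

In particular the classes are the same as before. Finally discard the elements of $R$ whose class does not meet $S$. What remains is a union of whole classes, so nothing above changes. From now on:

> $(\ast)$ reachability is the equivalence relation $\equiv$, and every class meets both $S$ and $R$.

In Example 1 the result is $\ell(s)=(r)$, $\ell(r)=(s)$, $\ell(s')=(r')$, $\ell(r')=(s')$, and $m,n$ become identity matrices.

## Coding a point by a real

**Purpose.** We attach to each $x\in\Omega$ a real $c(x)$ that records the whole class as seen from $x$, and we show that an injection on codes gives an injection on points.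

Fix a recursive enumeration $t_0=\emptyset,t_1,t_2,\dots$ of $\omega^{<\omega}$. For $x\in\Omega$ put $x_\emptyset=x$, and let $x_{t^\frown i}$ be the $i$-th entry of $\ell(x_t)$ (counting from $0$) if this exists; otherwise it is undefined. By $(\ast)$, $[x]=\{x_t:x_t\text{ defined}\}$, and $(x_t)_u=x_{t^\frown u}$.

**Definition (code).** $c(x)=(D,\sim,\sigma,a)$, coded as a subset of $\omega$, where

* $D=\{t:x_t\text{ defined}\}$;
* $t\sim u\iff x_t=x_u$;
* $\sigma(t)=0$ if $x_t\in S$ and $\sigma(t)=1$ if $x_t\in R$;
* $a(t,u)=m(x_t,x_u)$ or $n(x_t,x_u)$, whichever is defined, and $a(t,u)=0$ if $x_t,x_u$ are on the same side.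

*Example 1, normalized.* In $c(s)$, $D$ consists of all finite sequences of zeros, $t\sim u$ iff their lengths have the same parity, $\sigma(t)$ is the parity of the length, and $a(t,u)=1$ if the parities differ and $0$ otherwise. The same description fits $s'$, so $c(s)=c(s')$: codes of points in different classes can coincide.

*Example 2.* $D$ consists of all finite $0/1$ sequences. The swap of $s,s'$ and $r,r'$ preserves the datum, so $c(s)=c(s')$ and $c(r)=c(r')$: codes can coincide inside one class.

**Definition (the space $X$).** $X$ is the set of all $z=(D,\sim,\sigma,a)$ such that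

* (X1) $\emptyset\in D\subseteq\omega^{<\omega}$, $D$ is closed under initial segments, and for each $t\in D$ the set $\{i:t^\frown i\in D\}$ is a finite initial segment of $\omega$;
* (X2) $\sim$ is an equivalence relation on $D$; if $t\sim u$ and $t^\frown i\in D$, then $u^\frown i\in D$ and $t^\frown i\sim u^\frown i$;
* (X3) $\sigma:D\to\{0,1\}$ is $\sim$-invariant and $\sigma(t^\frown i)=1-\sigma(t)$;
* (X4) $a:D\times D\to\mathbb Q$ is $\sim$-invariant in both variables, and $a(t,u)\neq0$ implies $u\sim t^\frown i$ for some $i$;
* (X5) if $\sigma(t)=\sigma(u)=0$, then $\sum_{v\in D/\sim}a(t,v)a(v,u)$ is $1$ if $t\sim u$ and $0$ otherwise (by (X1) and (X4) only finitely many terms are nonzero);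
* (X6) for every $t\in D$ there is $u$ with $t^\frown u\in D$ and $t^\frown u\sim\emptyset$;
* (X7) $\sigma(t)=0$ for some $t\in D$.

All quantifiers range over integers and finite sequences, so $X$ is arithmetical. And $c(x)\in X$ for all $x\in\Omega$: (X1)–(X4) are immediate. For (X5), $D/{\sim}$ corresponds to $[x]$, and every $r$ with $m(x_t,r)\ne0$ lies in $[x]$, so the sum is the one in (1). (X6) says that reachability is symmetric, and (X7) that $[x]$ meets $S$.

**Definition (shift).** For $z\in X$ and $t\in D_z$ let $z^t$ be given by $D_{z^t}=\{u:t^\frown u\in D_z\}$, $u\sim_{z^t}v\iff t^\frown u\sim_z t^\frown v$, $\sigma_{z^t}(u)=\sigma_z(t^\frown u)$, $a_{z^t}(u,v)=a_z(t^\frown u,t^\frown v)$. It is the same structure, seen from the point $t$. In Example 1, $c(s)^{(0)}=c(r)$ and $c(s)^{(0,0)}=c(s)$.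

**Facts.**

* **(a)** *The map $u\mapsto t^\frown u$ induces a bijection $D_{z^t}/{\sim}\to D_z/{\sim}$.* It is well defined and injective by the definition of $\sim_{z^t}$. For surjectivity, take $u$ from (X6) with $\emptyset\sim t^\frown u$. Given $v\in D_z$, repeated use of (X2) along the entries of $v$ gives $t^\frown u^\frown v\in D_z$ and $t^\frown u^\frown v\sim v$.
* **(b)** *$z^t\in X$.* (X1)–(X4) are inherited directly. (X5) and (X7) follow from (a) and the invariance of $\sigma$ and $a$. For (X6), let $t^\frown u\in D_z$ and choose $v$ with $t^\frown u^\frown v\sim\emptyset$. By (X2), $t^\frown u^\frown v^\frown t\sim t$, which says $u^\frown(v^\frown t)\sim_{z^t}\emptyset$.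
* **(c)** *$(z^t)^u=z^{t^\frown u}$, and $t\sim u$ implies $z^t=z^u$.* The first is clear. For the second, (X2) gives $t^\frown v\in D_z\iff u^\frown v\in D_z$, and then $t^\frown v\sim u^\frown v$, so all components agree by invariance.
* **(d)** *$c(x_t)=c(x)^t$*, since $(x_t)_u=x_{t^\frown u}$.

**The relation $E$.** Define $z\,E\,y\iff y=z^t$ for some $t\in D_z$. By (c) it is reflexive ($t=\emptyset$) and transitive. It is symmetric: if $y=z^t$ and $t^\frown u\sim\emptyset$, then $y^u=z^{t^\frown u}=z^\emptyset=z$. So $E$ is an arithmetical equivalence relation with countable classes, and $E$-equivalent points are computable from each other.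

Put $A=\{z\in X:\sigma_z(\emptyset)=0\}$ and $B=X\setminus A$. Every $E$-class meets $A$: take $t$ from (X7), so $z^t\in A$. It also meets $B$: if $\sigma_z(t)=0$, then $\sum_v a_z(t,v)a_z(v,t)=1$ gives $v$ with $a_z(t,v)\neq0$. By (X4) $v\sim t^\frown i$, so $\sigma_z(v)=1$ and $z^v\in B$.

**Lemma 2 (ZF).** If there is an injection $h:A\to B$ with $h(z)\,E\,z$ for all $z$, then every datum satisfying $(\ast)$ has an injection $f:S\to R$ with $f(s)\equiv s$.

*Proof.* Let $s\in S$ and $z=c(s)\in A$. Let $t$ be the first $t\in D_z$ in the fixed enumeration with $z^t=h(z)$, and put $f(s)=s_t$. By (d), $c(f(s))=z^t=h(z)\in B$, so $f(s)\in R$; and $f(s)\in[s]$.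

For injectivity, suppose $f(s)=f(s')=r$. Then $h(c(s))=c(r)=h(c(s'))$, so $c(s)=c(s')=z$, and the same $t$ was used for both. Take $u$ with $t^\frown u\sim_z\emptyset$. Since $z=c(s)$, $r_u=s_{t^\frown u}=s$. Since $z=c(s')$, likewise $r_u=s'$. So $s=s'$. $\square$

The proof works because $f$ depends only on the code, and yet the way back from $r$ to $s$ is also written in the code. In Example 2, $A$-points and $B$-points of the relevant class are $z=c(s)=c(s')$ and $c(r)=c(r')$. So $h(z)=c(r)$, and $z^t=c(r)$ exactly for the $t\in D_z$ of odd length. Let $t$ be the first of these. Then $f(s)=s_t$ and $f(s')=s'_t$ are exchanged by the swap, so $f$ is a bijection onto $\{r,r'\}$. Which of $r,r'$ equals $f(s)$ depends on $t$, hence on the enumeration.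

It remains to find $h$. Inside one $E$-class, after choosing a base point, the class is enumerated and a matching can be written down. But that would need a base point in every class, which is a choice from sets of reals. We look for a matching that is uniform over all classes.

## The Borel matching theorem, in ZFC

**Proposition 3 (ZFC).** There is a Borel injection $h:A\to B$ with $h(z)\,E\,z$ for all $z\in A$.

In this section we use choice freely. $X$ is a Borel subset of $\mathcal P(\omega)$, hence a standard Borel space, and we recall the Lusin–Souslin theorem: an injective Borel image of a Borel set is Borel, and the inverse is Borel.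

**A case by hand: finite classes.** Suppose an $E$-class $C$ is finite with $\alpha$ points in $A$ and $\beta$ in $B$. We shall find matrices $\hat m,\hat n$ on $C$ with $\hat m\hat n=I$, so $\alpha\le\beta$ by rank. For infinite classes both numbers are $\infty$ and rank says nothing; an invariant measure will replace counting, and a trace will replace rank.

### Step 1. Enumerating $E$ by partial injections

**Purpose.** To make sums over $E$-classes Borel.

For $t,u\in\omega^{<\omega}$ let $g_{t,u}(z)=z^t$ on the set $\{z\in X:t^\frown u\in D_z,\ t^\frown u\sim_z\emptyset\}$. If $y=g_{t,u}(z)$, then $y^u=z$. So $g_{t,u}$ is a Borel injection, with Borel range $\{y\in X:u\in D_y,\ y^u\in\mathrm{dom}\,g_{t,u},\ (y^u)^t=y\}$ and Borel inverse $y\mapsto y^u$. By (X6) the graphs of the $g_{t,u}$ cover $E$. Enumerate them as $g_0,g_1,\dots$ and let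
$$\Delta_k=\{z\in\mathrm{dom}\,g_k:\ g_k(z)\neq g_j(z)\text{ for all }j<k\text{ with }z\in\mathrm{dom}\,g_j\}.$$
Then $E$ is the disjoint union of the graphs of the $g_k|\Delta_k$.

*Borel products.* Let $F,H:E\to\mathbb R$ be Borel, and suppose that for each $(z,w)\in E$ only finitely many $y\in[z]_E$ have $F(z,y)H(y,w)\neq0$. Then
$$\sum_yF(z,y)H(y,w)=\sum_k1_{\Delta_k}(z)\,F(z,g_k(z))\,H(g_k(z),w)$$
is a Borel function of $(z,w)\in E$, as a pointwise convergent series of Borel functions. In the same way a Borel $F\ge0$ on $E$ has Borel row sums $\sum_yF(z,y)$ and, since $E$ is symmetric, Borel column sums.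

### Step 2. Moving the matrices to $E$

**Purpose.** To get matrices indexed by codes that still satisfy $\hat m\hat n=I$. Several points of a class may have the same code, so we add up entries.

For $z\in A$, $y\in B$ with $z\,E\,y$ put
$$\hat m(z,y)=\sum_{v\in D_z/\sim,\ z^v=y}a_z(\emptyset,v),\qquad \hat n(y,z)=\sum_{v\in D_y/\sim,\ y^v=z}a_y(\emptyset,v).$$
By (c), $z^v$ depends only on the class of $v$. By (X1) and (X4) only finitely many $v$ matter, so rows have finite support. The functions are Borel (sum over those $t\in D_z$ that come first in their $\sim$-class). In Example 2, with $z=c(s)$, $y=c(r)$: $\hat m(z,y)=2+1=3$ and $\hat n(y,z)=\frac23-\frac13=\frac13$, whose product is $1$. In general, for $z\,E\,z'$ in $A$,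
$$\sum_y\hat m(z,y)\,\hat n(y,z')=\delta_{z,z'}.\tag{2}$$
To see this, note that $a_z(\emptyset,v)\neq0$ implies $\sigma_z(v)=1$ by (X3) and (X4), so $z^v\in B$. The left side is therefore $\sum_va_z(\emptyset,v)\,\hat n(z^v,z')$ over classes $v$ with $\sigma_z(v)=1$. By definition of the shift and by (a),
$$\hat n(z^v,z')=\sum_{u'\in D_{z^v}/\sim,\ z^{v^\frown u'}=z'}a_z(v,v^\frown u')=\sum_{u\in D_z/\sim,\ z^u=z'}a_z(v,u).$$
So the left side of (2) is $\sum_{u:\,z^u=z'}\sum_va_z(\emptyset,v)a_z(v,u)$, with finitely many nonzero terms in all; the sum over $v$ may run over all classes, since those with $\sigma_z(v)=0$ contribute $0$. Here $\sigma_z(u)=\sigma_{z'}(\emptyset)=0$ since $z'\in A$, so by (X5) the inner sum is $1$ if $u\sim\emptyset$ and $0$ otherwise. Thus we count the classes $u$ with $u\sim\emptyset$ and $z^u=z'$. Since $z^\emptyset=z$, that number is $1$ if $z'=z$ and $0$ otherwise.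

### Step 3. Greedy matching

**Purpose.** To match as much as possible at once, so that only classes with surplus in $A$ remain.

Recursively put
$$A_k=\Big\{z\in A\setminus\bigcup_{j<k}A_j:\ z\in\mathrm{dom}\,g_k,\ g_k(z)\in B\setminus\bigcup_{j<k}B_j\Big\},\qquad B_k=g_k(A_k),$$
and $h_0=\bigcup_kg_k|A_k$. This is a Borel injection with graph in $E$ from $\bigcup A_k$ onto $\bigcup B_k$. Let $A'=A\setminus\bigcup A_k$ and $B'=B\setminus\bigcup B_k$. No $E$-class meets both: if $z\in A'$, $y\in B'$ and $y=g_k(z)$, then $z$ would have been put in $A_k$.

Let $X'=[A']_E=\bigcup_kg_k(A'\cap\mathrm{dom}\,g_k)$, a Borel $E$-invariant set. Then $h_0$ is defined on all of $A\setminus X'$ and maps it injectively into $B\setminus X'$. If $X'=\emptyset$ we are done with $h=h_0$. Otherwise put $Y=B\cap X'$. It is nonempty and meets every $E$-class in $X'$. It misses $B'$, so $Y\subseteq\bigcup B_k$, and $h_0^{-1}$ maps $Y$ bijectively onto $(A\cap X')\setminus A'$. It remains to find a Borel injection $h_1:A\cap X'\to Y$ with graph in $E$; then $h=h_0|_{A\setminus X'}\cup h_1$ works.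

If $C\subseteq X'$ were a finite class with $\alpha$ points in $A$ and $\beta$ in $B$, then all $\beta$ points would be matched and some point of $A$ would be left, so $\alpha>\beta$, against (2). So all classes in $X'$ are infinite. What tells us whether such classes leave room for $A\cap X'$ inside $Y$ is the following dichotomy.

### Step 4. Nadkarni's dichotomy

**Definition.** A *countable Borel equivalence relation* on a standard Borel space $Y$ is an equivalence relation that is a Borel subset of $Y\times Y$ and has countable classes. By the Feldman–Moore theorem it is the orbit relation of a countable group $\Gamma$ of Borel automorphisms of $Y$. A Borel measure is *invariant* if it is invariant under such a $\Gamma$.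

Example: on $\{0,1\}^\omega$ let two sequences be equivalent if they differ in finitely many places. The classes are the orbits of the countable group of finite coordinate flips, and the fair coin measure is invariant. Another example: on $\omega$ let all points be equivalent. An invariant probability measure would give all points the same mass, so there is none; but $\varphi(n)=n+1$ is an injection whose range omits a point of the single class.

**Nadkarni's Theorem** (M. G. Nadkarni, Proc. Indian Acad. Sci. Math. Sci. 100 (1990) 203–220; for arbitrary countable Borel equivalence relations see Becker–Kechris, *The Descriptive Set Theory of Polish Group Actions*, §4.3). *Let $E'$ be a countable Borel equivalence relation on a nonempty standard Borel space $Y$. Then either (i) $E'$ is compressible: there is a Borel injection $\varphi:Y\to Y$ with graph in $E'$ such that $Y\setminus\varphi(Y)$ meets every $E'$-class; or (ii) there is an $E'$-invariant Borel probability measure $\mu$ on $Y$.*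

Invariance under $\Gamma$ implies $\mu(g(Q))=\mu(Q)$ for every Borel injection $g:Q\to Y$ with $Q\subseteq Y$ Borel and graph in $E'$. Write $\Gamma=\{\gamma_0,\gamma_1,\dots\}$ and let $Q^i$ be the set of $x\in Q$ for which $i$ is least with $g(x)=\gamma_ix$. Then $\mu(g(Q))=\sum_i\mu(\gamma_iQ^i)=\sum_i\mu(Q^i)=\mu(Q)$.

Apply the theorem to $E|Y$, with $Y$ from Step 3.

### Step 5. The compressible case gives the matching

**Purpose.** In case (i) we inject all of $X'$ into $Y$.

Let $W=Y\setminus\varphi(Y)$. It meets every $E$-class in $X'$. Since $\varphi$ is injective, the sets $\varphi^j(W)$, $j\ge0$, are pairwise disjoint. For $z\in X'$ let $\theta(z)=z^{t_k}$ with $k$ least such that $t_k\in D_z$ and $z^{t_k}\in W$. Let $j(z)$ be the least $j$ with $t_j\in D_{\theta(z)}$ and $\theta(z)^{t_j}=z$. The pair $(\theta(z),j(z))$ determines $z$. Put $h_1(z)=\varphi^{j(z)}(\theta(z))$, a Borel map $X'\to Y$ with graph in $E$. If $h_1(z)=h_1(z')$, disjointness gives $j(z)=j(z')$, injectivity of $\varphi^{j(z)}$ gives $\theta(z)=\theta(z')$, and so $z=z'$. Restrict $h_1$ to $A\cap X'$. This finishes case (i).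

It remains to show that case (ii) is impossible. Let $\mu$ be an $E|Y$-invariant probability measure.

### Step 6. Extending the measure, and mass transport

**Purpose.** To measure $A\cap X'$ and $Y$ on the same scale, and to be able to exchange row sums and column sums.

For $z\in X'$ let $\pi(z)=z^{t_k}$ with $k$ least such that $t_k\in D_z$ and $z^{t_k}\in Y$. Since $t_0=\emptyset$, $\pi|_Y=\mathrm{id}$. Let $X'_j$ be the Borel set of $z\in X'$ for which $j$ is least with $t_j\in D_{\pi(z)}$ and $\pi(z)^{t_j}=z$. Then $X'=\bigsqcup_jX'_j$, $X'_0=Y$, and $\pi|X'_j$ is injective. Put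
$$\nu(Q)=\sum_j\mu(\pi(Q\cap X'_j)).$$
This is a measure on $X'$ with $\nu|_Y=\mu$ and $\nu(X'_j)\le1$, hence $\sigma$-finite.

It is invariant under Borel partial injections $g$ with graph in $E|X'$. Split the domain into countably many Borel pieces $Q$ with $Q\subseteq X'_i$ and $g(Q)\subseteq X'_j$. On such a piece $\pi\circ g\circ(\pi|_Q)^{-1}:\pi(Q)\to\pi(g(Q))$ is a Borel bijection with graph in $E|Y$, so $\nu(Q)=\mu(\pi(Q))=\mu(\pi(g(Q)))=\nu(g(Q))$.

*Mass transport.* For Borel $F:E|X'\to[0,\infty]$,
$$\int\sum_{y\in[z]}F(z,y)\,d\nu(z)=\int\sum_{z\in[y]}F(z,y)\,d\nu(y).\tag{3}$$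
Indeed $E|X'$ is the disjoint union of the graphs of $g_k|(\Delta_k\cap X')$, and for each $k$ invariance of $\nu$ gives
$$\int_{\Delta_k\cap X'}F(z,g_k(z))\,d\nu(z)=\int_{g_k(\Delta_k\cap X')}F(g_k^{-1}(y),y)\,d\nu(y).$$
Sum over $k$. Splitting into positive and negative parts, (3) also holds for real $F$ with $\int\sum_y|F(z,y)|\,d\nu(z)<\infty$. For a finite class and counting measure, (3) is the statement that a matrix has the same total by rows and by columns.

### Step 7. The inequality to be contradicted

**Purpose.** To show that $A\cap X'$ is strictly larger than $Y$ for $\nu$.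

We have $\nu(Y)=1$, and $\nu(A\cap X')=\nu(h_0^{-1}(Y))+\nu(A')=1+\nu(A')$ by invariance under $h_0$. If $\nu(A')=0$, invariance would give $\nu(X')=\nu\big(\bigcup_kg_k(A'\cap\mathrm{dom}\,g_k)\big)=0$, which is false since $\nu(Y)=1$. So
$$\nu(A\cap X')>1=\nu(Y).\tag{4}$$

**Where the plain trace argument fails.** In finite dimensions one would now use (2) as follows: $\sum_y\hat m(z,y)\hat n(y,z)=1$ for each $z\in A$, so by (3) one would get $\nu(A\cap X')=\int_Y\sum_z\hat n(y,z)\hat m(z,y)\,d\nu(y)$, and one hopes that the integrand is at most $1$. There are two obstacles. First, integrability: row sizes and entries are finite but unbounded. Second, the integrand is a diagonal entry of the idempotent "$\hat n$ then $\hat m$", and such entries can exceed $1$. For a $1\times2$ example take $T\delta_z=2\delta_{y_1}+\delta_{y_2}$, $N\delta_{y_1}=\delta_z$, $N\delta_{y_2}=-\delta_z$. Then $NT=I$, but $TN$ has diagonal entries $2$ and $-1$. The first obstacle is removed by cutting down to a bounded part that still has measure more than $1$. The second is removed by replacing $N$ by another left inverse $G$ of $T$ for which $TG$ is an *orthogonal*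 projection, whose diagonal entries lie in $[0,1]$. In the small example $G=\frac15T^*$, and $TG$ has diagonal entries $\frac45$ and $\frac15$.

### Step 8. Cut-offs

**Purpose.** To find $A^*\subseteq A\cap X'$ with $1<\nu(A^*)<\infty$ on which everything is bounded.

For $K\in\mathbb N$ let

* $Y_K$ be the set of $y\in Y$ with at most $K$ points $z$ such that $\hat n(y,z)\ne0$, and all $|\hat n(y,z)|\le K$;
* $A^\circ_K$ be the set of $z\in A\cap(X'_0\cup\dots\cup X'_K)$ with at most $K$ points $y$ such that $\hat m(z,y)\ne0$, all $|\hat m(z,y)|\le K$, and all such $y$ in $Y_K$.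

These sets are Borel by the remarks on sums in Step 1. Rows are finite, so $Y_K\uparrow Y$ and hence $A^\circ_K\uparrow A\cap X'$. By (4) fix $K\ge1$ with $\nu(A^\circ_K)>1$; note $\nu(A^\circ_K)\le K+1$.

Rows are now bounded; columns need one more cut. For $y\in Y$ let $\mathrm{col}(y)=|\{z\in A^\circ_K\cap[y]_E:\hat m(z,y)\ne0\}|$. By (3), $\int_Y\mathrm{col}\,d\nu\le K(K+1)<\infty$, because each $z\in A^\circ_K$ contributes at most $K$ points $y$. Again by (3), the set of $z\in A^\circ_K$ with $\hat m(z,y)\neq0$ for some $y$ with $\mathrm{col}(y)>L$ has measure at most $\int_{\{\mathrm{col}>L\}}\mathrm{col}\,d\nu$, which tends to $0$ as $L\to\infty$.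

For $z\in A^\circ_K$ let $\mathrm{col}'(z)=|\{y\in Y_K\cap[z]_E:\hat n(y,z)\neq0\}|$. By (3), $\int_{A^\circ_K}\mathrm{col}'\,d\nu\le K\nu(Y_K)\le K$, so $\nu\{z\in A_K^\circ:\mathrm{col}'(z)>L\}\to0$. Hence for some $L\ge1$ the Borel set
$$A^*=\{z\in A^\circ_K:\ \mathrm{col}'(z)\le L,\ \text{and }\mathrm{col}(y)\le L\text{ whenever }\hat m(z,y)\ne0\}$$
satisfies $1<\nu(A^*)<\infty$.

### Step 9. Operators on each class

**Purpose.** To turn (2) into $NT=I$ for bounded operators, with bounds that do not depend on the class.

For each $E$-class $C\subseteq X'$ define on real $\ell^2$-spaces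
$$T:\ell^2(C\cap A^*)\to\ell^2(C\cap Y_K),\quad T\delta_z=\sum_y\hat m(z,y)\,\delta_y,$$
$$N:\ell^2(C\cap Y_K)\to\ell^2(C\cap A^*),\quad N\delta_y=\sum_{z\in C\cap A^*}\hat n(y,z)\,\delta_z.$$
All entries are at most $K$ in absolute value. In $T$ each $z\in A^*$ has at most $K$ nonzero entries, and each $y$ has at most $L$, because a $y$ with $\mathrm{col}(y)>L$ has $\hat m(z,y)=0$ for every $z\in A^*$. In $N$ each $y\in Y_K$ has at most $K$ nonzero entries, and each $z\in A^*$ has at most $L$.

Recall Schur's test: if the absolute sums of a matrix $M(z,y)$ are at most $p$ over $y$ for fixed $z$, and at most $q$ over $z$ for fixed $y$, then its norm satisfies $\|M\|^2\le pq$. Indeed, by Cauchy–Schwarz, $|\sum_zM(z,y)v_z|^2\le q\sum_z|M(z,y)||v_z|^2$; sum over $y$. Here $p,q$ are $K\cdot K$ and $K\cdot L$ in either order, so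
$$\|T\|,\ \|N\|\le\kappa:=K\sqrt{KL},\qquad \kappa\ge1,$$
uniformly in $C$.

All $y$ with $\hat m(z,y)\ne0$, $z\in A^*$, lie in $Y_K$. So $NT\delta_z=\sum_{z'\in C\cap A^*}\sum_y\hat m(z,y)\hat n(y,z')\delta_{z'}=\delta_z$ by (2), and $NT=I$. Hence $\|v\|=\|NTv\|\le\kappa\|Tv\|$, which together with $\|T\|\le\kappa$ says
$$\kappa^{-2}\le T^*T\le\kappa^2 .$$

Now let $G=(T^*T)^{-1}T^*$. Then $\|G\|\le\kappa^2\cdot\kappa=\kappa^3$ and $GT=I$. The operator $P=TG=T(T^*T)^{-1}T^*$ is self-adjoint with $P^2=TGTG=TG=P$, so it is an orthogonal projection of $\ell^2(C\cap Y_K)$. The operator $N$ has served only to bound $T$ from below.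

### Step 10. The entries of $G$ are Borel on $E$

**Purpose.** To be allowed to integrate these entries.

Since $\kappa^{-4}\le\kappa^{-2}T^*T\le1$, we have $\|I-\kappa^{-2}T^*T\|\le1-\kappa^{-4}<1$. So $(T^*T)^{-1}=\kappa^{-2}\sum_{j\ge0}(I-\kappa^{-2}T^*T)^j$ in norm, and
$$G=\kappa^{-2}\sum_{j\ge0}(I-\kappa^{-2}T^*T)^jT^*.$$
Each term is a finite sum of products of the row- and column-finite matrices $T,T^*$, extended by $0$ to $E$. Its entries are Borel by the remark on Borel products in Step 1. The entries of $G$ are pointwise limits of the entries of the partial sums, hence Borel.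

### Step 11. The trace

**Purpose.** To contradict $\nu(A^*)>1$.

For $z\in A^*$, $y\in Y_K$, $z\,E\,y$ let $F(z,y)=\langle G\delta_y,\delta_z\rangle\langle T\delta_z,\delta_y\rangle$, and $F=0$ elsewhere on $E|X'$. For fixed $z\in A^*$ at most $K$ of the second factors are nonzero, each at most $K$ in absolute value, and the first factor is at most $\kappa^3$. So $\sum_y|F(z,y)|\le K^2\kappa^3$ and $\int\sum_y|F|\,d\nu\le K^2\kappa^3\nu(A^*)<\infty$, and (3) applies. The row and column sums are
$$\sum_yF(z,y)=\langle GT\delta_z,\delta_z\rangle=1\quad(z\in A^*),\qquad \sum_zF(z,y)=\langle TG\delta_y,\delta_y\rangle=\langle P\delta_y,\delta_y\rangle\le1\quad(y\in Y_K).$$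
By (3),
$$\nu(A^*)=\int_{Y_K}\langle P\delta_y,\delta_y\rangle\,d\nu(y)\le\nu(Y_K)\le1,$$
contradicting $\nu(A^*)>1$. So case (ii) cannot occur, and Proposition 3 is proved. $\square$

## From $L$ to $L[z]$: the matching in ZF

The argument for Proposition 3 was carried out in ZFC. We now use not that argument but its conclusion, inside models where choice holds. Here are the facts needed.

* *Constructible models.* $L$ is a transitive class model of ZFC containing all ordinals, with a definable well-order $<_L$. For $z\subseteq\omega$, $L[z]$ is a transitive class model of ZFC containing $z$ and all ordinals, with $L\subseteq L[z]$; inside $L[z]$, the constructible universe is again $L$. If $z,z'$ are computable from each other, then $L[z]=L[z']$.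
* *Borel codes.* A Borel code is a real $b$ that describes how a Borel set $H_b$ is built from basic open sets by countable unions and complements. Example: a real listing basic open sets codes their union. The same $b$ read in a larger model describes a set with more points; a code for "all reals" in $L$ codes all reals of $L[z]$ when read there. Being a Borel code is $\Pi^1_1$, and for codes $b$ membership in $H_b$ is given both by a $\Sigma^1_1$ and by a $\Pi^1_1$ formula (e.g. Jech, *Set Theory*, §25).
* *Shoenfield's absoluteness theorem.* $\Pi^1_2$ statements (of the form "for all reals $x$ there is a real $y$ such that …" with an arithmetical remainder) with real parameters in $L$ are absolute between $L$ and the universe.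

**Proposition 4 (ZF).** There is an injection $h:A\to B$ with $h(z)\,E\,z$ for all $z\in A$.

*Proof.*

**A real that codes the matching.** Let $\Phi(b)$ say: "$b$ is a Borel code for a set $H_b\subseteq\mathcal P(\omega)\times\mathcal P(\omega)$, and $H_b$ is the graph of an injection $A\to B$ contained in $E$". The sets $X,A,B,E$ are arithmetical. Apart from "$b$ is a code", the requirements have the form "for all reals $z,z',y,y'$ …" and "for all $z\in A$ there is $y$ with $(z,y)\in H_b$". So $\Phi$ is at worst $\Pi^1_2$. Since $L\models$ ZFC, Proposition 3 holds in $L$; a Borel function has a Borel graph, so $L\models\exists b\,\Phi(b)$. Let $b$ be the $<_L$-least real with $L\models\Phi(b)$.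

**Reading the code near each $z$.** In the universe choice may fail, so we do not evaluate $b$ there. Let $z\in A$. Shoenfield's theorem, applied inside the ZFC model $L[z]$, gives $L[z]\models\Phi(b)$. Being arithmetical, $X,A,B,E$ are absolute between $L[z]$ and the universe $V$; in particular $z\in A$ holds in $L[z]$. Let $h(z)$ be the unique $y\in L[z]$ with $L[z]\models(z,y)\in H_b$. Then $h(z)\in B$ and $h(z)\,E\,z$. This is defined by a single formula, in which $b$ is definable without parameters. So $h$ is a set by Replacement, and no choices are made.

**Injectivity.** Here $h(z)$ and $h(z')$ are computed in possibly different models. Suppose $h(z)=h(z')$. Then $z\,E\,h(z)\,E\,z'$, so $z$ and $z'$ are computable from each other and $L[z]=L[z']$. In this one model, $H_b$ is the graph of an injection containing $(z,h(z))$ and $(z',h(z))$. So $z=z'$. $\square$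

*Proof of Theorem 1.* Normalize the datum to get $(\ast)$. This keeps $S$, shrinks $R$, and keeps the $\equiv$-classes of the remaining points. Apply Lemma 2 with the $h$ of Proposition 4. $\square$

With the reduction above, Theorem A holds: CNG is a theorem of ZF. $\blacksquare$

## Retracts and equivariant bijections

The next two statements come from the same proof.

**Theorem B (ZF).** For sets $S,R$ the following are equivalent:

1. $|S|\le|R|$;
2. $F_R\cong F_S*F_T$ for some set $T$;
3. $F_S$ is a retract of $F_R$, i.e. there are $i:F_S\to F_R$, $p:F_R\to F_S$ with $pi=\mathrm{id}$;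
4. there are homomorphisms $i:F_S\to F_R$, $p:F_R\to F_S$ such that $pi$ induces the identity on the abelianization of $F_S$.

*Proof.* 1⇒2: if $f:S\to R$ is injective, take $T=R\setminus f(S)$. 2⇒3: take the inclusion of the factor $F_S$ and the projection killing $F_T$. 3⇒4 is trivial. 4⇒1: the reduction to Theorem 1 used only $\varepsilon_{s'}(p(i(s)))=\delta_{s,s'}$, and $\varepsilon_{s'}$ factors through the abelianization. So we still have a datum, and Theorem 1 applies. $\square$

**Theorem C (ZF).** Let $S,R$ be two bases of a free group $F$ (regarded as tagged disjoint copies). There is a bijection $f:S\to R$, definable from $(F,S,R)$ without further parameters, with $f(s)\equiv s$ for all $s$, where $\equiv$ comes from the reduced words of the elements of each basis in the other. If a group $\Gamma$ acts on $F$ by automorphisms preserving $S$ and $R$ setwise, then $f$ is $\Gamma$-equivariant.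

*Proof.* Apply Theorem 1 to the datum given by the words of the elements of $S$ in $R$ and of $R$ in $S$, and to the datum with roles exchanged. The relation $\equiv$ is the same for both. We get injections $f_1:S\to R$ and $f_2:R\to S$ that respect $\equiv$. They are definable from $(F,S,R)$, because the normalization, the codes, the enumeration and the $h$ of Proposition 4 are all definable.

For $g\in\Gamma$ we have $\ell(gx)=g\ell(x)$, and $m,n$ are $g$-invariant. So $g$ respects $\equiv$ and all the normalization steps, $(gx)_t=g(x_t)$, and $c(gx)=c(x)$. In Lemma 2 the sequence $t$ depends only on $c(s)$, so $f_1(gs)=(gs)_t=g(s_t)=gf_1(s)$; likewise for $f_2$.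

Now use the explicit Cantor–Bernstein bijection. For $s\in S$ follow $s,\ f_2^{-1}(s),\ f_1^{-1}(f_2^{-1}(s)),\dots$ as long as it is defined. If this backward orbit stops at an element of $R$, put $f(s)=f_2^{-1}(s)$; otherwise put $f(s)=f_1(s)$. The choice depends only on the length and type of the backward orbit, and $g$ carries the backward orbit of $s$ to that of $gs$. So $f$ is a bijection that is definable, respects $\equiv$, and is equivariant. $\square$

## Unordered supports: a model with $mn=I$ and $|S|\not\le|R|$

**Proposition D.** In Theorem 1 the ordering of the supports of the rows of $n$ cannot be dropped. Precisely, if ZF is consistent, so is ZF + "there are sets $S,R$ with $|S|\not\le|R|$, a homomorphism $i:F_S\to F_R$ that is injective and injective on abelianizations, and a row-finite $n:R\times S\to\mathbb Q$ with $mn=I_S$, where $m(s,r)$ is the exponent sum of $r$ in $i(s)$".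

*Proof.*

**The model.** Let $V=\{1,\kappa_1,\kappa_2,\kappa_3\}\cong(\mathbb Z/2)^2$. Take atoms $U=\bigsqcup_{k\in\omega}U_k$, each $U_k$ a $V$-torsor (a four-point set on which $V$ acts freely and transitively). Let $\mathcal G=\prod_kV$ act coordinatewise, and form the permutation model with finite supports. Let $S=U$, let $R$ be the set of all two-element subsets of the sets $U_k$, and let
$$i(s)=r_1r_2r_3,\qquad r_j=\{s,\kappa_js\}.$$
Since $V$ is abelian, $g\{s,\kappa_js\}=\{gs,\kappa_jgs\}$, so $i$ is fixed by $\mathcal G$. For $r\subseteq U_k$ let $n(r,\cdot)$ be the row of $\frac12\sum_{s\in r}s-\frac16\sum_{s\in U_k}s$; this is also fixed by $\mathcal G$.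

**The identity $mn=I_S$.** Let $s\in U_k$ and $\Sigma=\sum_{u\in U_k}u$. The three pairs $r_j$ contain $s$ three times and each other point of $U_k$ once, so $\sum_j\sum_{u\in r_j}u=2s+\Sigma$. Hence $mn$ sends $s$ to $\frac12(2s+\Sigma)-\frac36\Sigma=s$.

**Injectivity of $i$.** By $mn=I_S$, $i$ is injective on abelianizations. An element of the kernel of $i$ lies in $F_{S_0}$ for some finite $S_0\subseteq S$. The $|S_0|$ elements $i(s)$, $s\in S_0$, have linearly independent abelianizations. They lie in a finitely generated free group and generate a free group of rank at most $|S_0|$. The rank is also at least $|S_0|$, because the image of this group in $\mathbb Z^{(R)}$ has rank $|S_0|$. Finitely generated free groups are Hopfian (every surjective endomorphism is injective), so these elements form a basis, and $i$ is injective on $F_{S_0}$.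

**No injection $S\to R$.** Suppose $f:S\to R$ is an injection in the model. For some $k_0$, $f$ is fixed by $\mathcal G_0=\{g\in\mathcal G:g_k=1\text{ for }k<k_0\}$. Let $s\in U_k$ with $k\ge k_0$. Since $f$ is injective and $f(gs)=gf(s)$ for $g\in\mathcal G_0$, the points $s$ and $f(s)$ have the same stabilizer in $\mathcal G_0$. The stabilizer of $s$ is $\{g\in\mathcal G_0:g_k=1\}$, of index $4$. The stabilizer of an element of $R$ contained in $U_{k'}$ is $\mathcal G_0$ if $k'<k_0$, and $\{g\in\mathcal G_0:g_{k'}\in\{1,\kappa_j\}\}$ for some $j$ if $k'\ge k_0$. Its index is $1$ or $2$, a contradiction.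

**Transfer to ZF.** The statement concerns only sets in $\mathcal P^{\omega+\omega}(U)$ (up to coding of $\omega$ and $\mathbb Q$ by pure sets). It therefore transfers to a model of ZF by the Jech–Sochor First Embedding Theorem (Jech, *The Axiom of Choice*, Thm 6.1). $\square$

In this model the words $i(s)$ do order the supports of the rows of $m$, but nothing orders the points $s$ in the support of $n(r,\cdot)$. So there is no way to name the points of $U_k$ starting from $r$, and the codes $c(x)$ cannot be formed.
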